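# Martin's Axiom with $\omega_1=\omega_1^L$ does not give a projective well-ordering of the reals

## 1. Why one would guess yes: coding by reals under MA

We work in ZFC. A poset is **ccc** if all its antichains are countable. For an infinite cardinal $\theta$, $\mathrm{MA}_\theta$ says: for every ccc poset $Q$ and every family of at most $\theta$ dense subsets of $Q$ there is a filter on $Q$ meeting every member of the family. Martin's Axiom, MA, says that $\mathrm{MA}_\theta$ holds for every infinite $\theta<2^{\aleph_0}$. Under CH this is trivially true, so we always take MA together with $\neg\mathrm{CH}$. Recall that $\mathrm{MA}_\theta$ implies $2^{\aleph_0}>\theta$.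

Reals are subsets of $\omega$, equivalently elements of $2^\omega$. A relation on the reals is **projective** if it is $\Sigma^1_n$-definable, with a real parameter, for some $n$. Finally $\omega_1^L$ is the first uncountable ordinal as computed in Gödel's universe $L$.

Suppose MA and $\neg\mathrm{CH}$ hold and $\omega_1=\omega_1^L$. Must there be a projective well-ordering of the reals?

Forcing axioms tend to imply that there are definable well-orderings of the reals, from a parameter, or even without one when one forces over a definable inner model. So the first guess is *yes*. Let us test it.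

If $V=L$, the canonical well-ordering of the reals is $\Sigma^1_2$. If $V=L[r]$ for a real $r$, the same construction relative to $r$ gives a well-ordering that is $\Sigma^1_2$ in the parameter $r$. In both cases the answer is yes, but in both CH holds.

Now add MA. The following computation shows how much a single real can then do.

**Proposition 1.** Assume $\mathrm{MA}_{\omega_1}$ and $\omega_1=\omega_1^L$. For every $X\subseteq\omega_1$ there is a real $r$ with $X\in L[r]$.

*Proof.* In $L$ there is a sequence $\langle a_\alpha:\alpha<\omega_1^L\rangle$ of infinite subsets of $\omega$ with pairwise finite intersections: take $\omega_1^L$ distinct elements of $2^\omega\cap L$ and let $a_\alpha$ be the set of (codes of) finite initial segments of the $\alpha$-th one. Since $\omega_1^L=\omega_1$, the sequence has length $\omega_1$.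

Let $Q$ be the set of pairs $(s,F)$ with $s\subseteq\omega$ finite and $F\subseteq\omega_1\setminus X$ finite. Put $(s',F')\le(s,F)$ iff $s\subseteq s'$, $F\subseteq F'$ and $(s'\setminus s)\cap a_\alpha=\emptyset$ for all $\alpha\in F$. Two conditions with the same $s$ are compatible and there are countably many $s$, so $Q$ is ccc. For $\alpha\notin X$ the set $\{(s,F):\alpha\in F\}$ is dense. For $\alpha\in X$ and $n<\omega$ the set $\{(s,F):|s\cap a_\alpha|\ge n\}$ is dense, because $a_\alpha\setminus\bigcup_{\beta\in F}a_\beta$ is infinite. Take a filter meeting these $\aleph_1$ dense sets and let $r$ be the union of the sets $s$ occurring in it. If $\alpha\in X$, then $r\cap a_\alpha$ is infinite. If $\alpha\notin X$, pick $(s,F)$ in the filter with $\alpha\in F$. For any $(s',F')$ in the filter a common extension $(s'',F'')$ has $s''\cap a_\alpha\subseteq s$, so $s'\cap a_\alpha\subseteq s$, and $r\cap a_\alpha\subseteq s$ is finite. Thus $X=\{\alpha<\omega_1:r\cap a_\alpha\text{ is infinite}\}\in L[r]$. $\square$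

So any $\aleph_1$ reals lie in a single $L[r]$, whose reals have a well-ordering that is $\Sigma^1_2$ in $r$. This looks like nearly all of a proof, and here is the exact point where it stops: $L[r]$ satisfies CH, so $L[r]$ contains only $\aleph_1$ reals, and under $\neg\mathrm{CH}$ no single $r$ captures all of them. One would need one real that organizes $2^{\aleph_0}\ge\aleph_2$ reals, while Proposition 1 codes $\aleph_1$ bits at a time. The gap is not an accident: the guess is wrong.

## 2. The theorem, and an easy relative with Cohen reals

**Theorem 2.** Let $V\models\mathrm{ZFC}$ and let $\lambda>\omega_1$ be regular with $\lambda^{<\lambda}=\lambda$. There is a forcing extension $N$ of $V$, with the same cardinals $\le\lambda$, such that: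

1. $N\models\mathrm{MA}+2^{\aleph_0}=\lambda$ (so $\neg\mathrm{CH}$ holds).
2. In $N$ no well-ordering of the reals is definable from a real and a parameter in $V$. In particular there is no projective well-ordering of $\mathbb R$, and none in $L(\mathbb R)$.
3. More strongly, if $W\subseteq\mathbb R$ carries in $N$ a well-ordering definable from a real and a parameter in $V$, then $W$ is null and meager.

**Corollary 3.** If ZFC is consistent, then $\mathrm{ZFC}+\mathrm{MA}+\neg\mathrm{CH}+\omega_1=\omega_1^L$ does not prove that there is a projective well-ordering of $\mathbb R$.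

*Proof of Corollary 3 from Theorem 2.* Given a model of ZFC, pass to its $L$ and apply the theorem with $V=L$ and $\lambda=\omega_2$; GCH in $L$ gives $\lambda^{<\lambda}=\lambda$. Cardinals $\le\lambda$ are preserved, so $\omega_1^N=\omega_1^L$, and $2^{\aleph_0}=\aleph_2$ in $N$. By part 2 there is no projective well-ordering of the reals in $N$. $\square$

No large cardinals are used, and by GCH in $L$ the same argument works with $\lambda$ any prescribed regular cardinal $\ge\omega_2$ of $L$.

Some conventions. We speak of generic filters over $V$, as justified by countable transitive models or Boolean-valued models. "Definable" means definable by a first-order formula, so part 2 for arbitrary formulas is a schema. The two particular cases are each covered by one formula: a projective relation is determined by a real and the code $e\in\omega$ of a formula over $H(\omega_1)$, and a relation in $L(\mathbb R)$ is determined by a real and finitely many ordinals. Ordinals and integers are in $V$.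

Before MA enters, look at the simplest model of $\neg\mathrm{CH}+\omega_1=\omega_1^L$: add $\omega_2$ Cohen reals to $L$. The poset $\mathrm{Add}(\omega,\omega_2)$ consists of the finite partial functions from $\omega_2\times\omega$ to $2$. Let $G$ be generic over $L$; write $G{\restriction}I$ for its part on coordinates in $I$, and $c_\alpha$ for the $\alpha$-th Cohen real.

**Proposition 4.** Let $I\in L$ be a countable subset of $\omega_2$. If in $L[G]$ the real $y$ is the unique one satisfying $\Theta(y,u)$, where $u\in L[G{\restriction}I]$, then $y\in L[G{\restriction}I]$. Consequently no well-ordering of the reals of $L[G]$ is definable from a real and ordinals.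

*Proof.* Put $M=L[G{\restriction}I]$. Then $L[G]$ is an extension of $M$ by $\mathrm{Add}(\omega,\omega_2\setminus I)$. Let a condition $p$ in the generic force that exactly one real satisfies $\Theta(\cdot,\check u)$. If every $n$ were decided by $p$ to be in or out of this real, the real would be in $M$. Otherwise there are $n$ and $q,q'\le p$ forcing that this real contains, respectively omits, $n$. A permutation of $\omega_2\setminus I$ moves the finitely many coordinates used by $q$ away from those used by $q'$, and it induces an automorphism $\sigma$ fixing $\check u$. So $\sigma(q)$ forces that the unique real satisfying $\Theta(\cdot,\check u)$ contains $n$. But $\sigma(q)$ is compatible with $q'$, a contradiction.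

For the second claim, suppose a well-ordering is defined from a real $x$ and ordinals. By a nice name, $x\in L[G{\restriction}I]$ for some $I\in L$ countable in $L$. The $\xi$-th real of the well-ordering is the unique real with a certain property stated from $x$ and ordinals, so it is in $L[G{\restriction}I]$. Then all reals are in $L[G{\restriction}I]$; but $c_\alpha$ for $\alpha\notin I$ is not. $\square$

MA fails in this model. Every meager Borel set is coded in some $L[G{\restriction}I]$ with $I$ countable and so omits $c_\alpha$ for $\alpha\in\omega_1\setminus I$; hence $\{c_\alpha:\alpha<\omega_1\}$ is not meager, while $\mathrm{MA}_{\omega_1}$ makes all sets of $\aleph_1$ reals meager.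

Two features made the argument work. The parameter $x$ is captured at a small stage, and beyond that stage the forcing has automorphisms that produce *a second generic for the same model*. We want both features in a model of MA.

## 3. Two obstructions for iterations

The standard way to force MA is a long finite support iteration of ccc posets. Suppose a stage $R$ captures the parameter $x$, and the definable real $y$ appears at a later stage $S$. In the spirit of Proposition 4, we want two $S$-generics $H_1,H_2$ with the same restriction $h$ to $R$, inside one final model, and an automorphism of the whole forcing exchanging them. Then both evaluations of the name of $y$ satisfy the same definition in the same model, so they agree; and a real read off in the same way from two independent generics over $V[h]$ should be in $V[h]$. Two things go wrong.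

*The amalgam may fail to be ccc.* Take $R$ trivial and let $S$ come from a Suslin tree (such trees exist in $L$) in which every node $t$ has two distinct immediate successors $t0,t1$; stronger conditions are higher nodes. This poset is ccc. But in its square the conditions $(t0,t1)$ are pairwise incompatible. Indeed let $(t0,t1)$ and $(u0,u1)$ be compatible with $t\ne u$. Then $t0,u0$ are comparable in the tree, hence so are $t,u$; say $t$ is below $u$. As $t0$ has height at most that of $u$, it is below or equal to $u$; likewise $t1$. Then the predecessors of $u$, together with $u$, include two different nodes of the same height, which is absurd. So the square has an uncountable antichain.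

*The automorphism may fail to extend to later stages.* Let $A=\{0,a,-a,1\}$, and let $B\supseteq A$ be the complete Boolean algebra in which $-a$ is an atom while below $a$ there is a copy of the Cohen algebra. This is a two-step iteration: if $a$ is in the first generic, add a Cohen real, otherwise do nothing. The automorphism of $A$ exchanging $a$ and $-a$ does not extend to $B$, because $-a$ is an atom of $B$ and $a$ is not. An iteration fixed in advance may contain such steps.

The proof removes each obstruction separately. For the first, we choose the stage $R$ so that it forces $\mathrm{MA}_{\omega_1}$. Over such a stage every ccc poset has a strong chain condition (Lemma 5 below), and the amalgam of $S$ with itself over $R$ *is* ccc. For the second, we do not fix the iteration: we force with its initial segments. Then an automorphism $\sigma$ of a stage need not extend to later stages. We let it *move the later stages as well*. In the example, replace $B$ by the algebra on the same set in which the roles of $a$ and $-a$ are exchanged. That algebra is another legitimate continuation of $A$, and a generic chain of algebras is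 as likely to continue with one as with the other.

From now on fix $V$ and $\lambda$ as in Theorem 2. Note that $\lambda^\omega=\lambda$.

## 4. What $\mathrm{MA}_{\omega_1}$ does to ccc posets

**Lemma 5.** Assume $\mathrm{MA}_{\omega_1}$. If $Q$ is ccc and $q_\alpha\in Q$ for $\alpha<\omega_1$, there is an uncountable $X\subseteq\omega_1$ such that $q_\alpha,q_\beta$ are compatible for all $\alpha,\beta\in X$.

Some hypothesis is needed: in a Suslin tree pairwise compatible nodes form a chain, and there are no uncountable chains.

*Proof.* **Step 1.** We look for a condition below which the sequence keeps being compatible with everything. Claim: there is $\alpha_0$ such that for all $q\le q_{\alpha_0}$ and $\beta<\omega_1$ some $q_\gamma$ with $\gamma\ge\beta$ is compatible with $q$. Otherwise, for each $\alpha$ there are $u_\alpha\le q_\alpha$ and $\beta_\alpha<\omega_1$ with $u_\alpha\perp q_\gamma$ for all $\gamma\ge\beta_\alpha$. Choose recursively an uncountable $Z\subseteq\omega_1$ with $\beta_\alpha\le\alpha'$ whenever $\alpha<\alpha'$ are in $Z$. For such $\alpha<\alpha'$ we have $u_\alpha\perp q_{\alpha'}$ and $u_{\alpha'}\le q_{\alpha'}$,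 so $u_\alpha\perp u_{\alpha'}$. Then $\{u_\alpha:\alpha\in Z\}$ is an uncountable antichain, a contradiction.

**Step 2.** We apply MA to collect uncountably many $q_\gamma$ in one filter. By Step 1, each set $D_\beta=\{q\le q_{\alpha_0}:\exists\gamma\ge\beta\ (q\le q_\gamma)\}$ is dense below $q_{\alpha_0}$. Let $F$ be a filter on $\{q:q\le q_{\alpha_0}\}$ meeting all $D_\beta$, $\beta<\omega_1$, and let $X$ be the set of $\gamma$ such that $q_\gamma$ is above some element of $F$. Then $X$ is unbounded in $\omega_1$, and for $\gamma,\gamma'\in X$ a common lower bound in $F$ of the two elements of $F$ shows that $q_\gamma,q_{\gamma'}$ are compatible. $\square$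

## 5. Projections and quotients of complete Boolean algebras

A **cBA** is a complete Boolean algebra with $0\neq 1$. Write $A^+=A\setminus\{0\}$; forcing with $A$ means forcing with $A^+$. Every poset $D$ has a **completion**: a cBA $B$ with a map $d:D\to B^+$ that preserves $\le$ and $\perp$, has dense range, and satisfies
$$d(u)\le d(v)\iff\text{every extension of }u\text{ is compatible with }v.\tag{1}$$
The completion of a ccc poset is ccc. If moreover $|D|\le\lambda$, the completion has size at most $\lambda^\omega=\lambda$, since each element is the supremum of a countable antichain from the image of $D$.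

Write $A\lessdot B$ if $A$ is a complete subalgebra of the cBA $B$, that is, a subalgebra whose suprema are all computed as in $B$ (hence infima too). For $A\lessdot B$ and $b\in B$ the **projection** of $b$ is
$$\pi(b)=\pi_{B,A}(b)=\bigwedge\{a\in A:b\le a\}\in A .$$

*Example.* Let $B=\mathcal P(\{1,2,3\})$ and let $A$ have the atoms $\{1,2\}$ and $\{3\}$. Then $\pi(\{2\})=\{1,2\}$ and $\pi(\{1,3\})=\{1,2,3\}$: $\pi(b)$ is the union of the atoms of $A$ that $b$ touches.

The rules we need are:

* (a) $b\le\pi(b)$; $\pi(b)=0$ iff $b=0$; $\pi$ is monotone. This is immediate.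
* (b) $\pi(\bigvee_i b_i)=\bigvee_i\pi(b_i)$, because for $a\in A$: $a\ge\bigvee_i b_i$ iff $a\ge b_i$ for all $i$ iff $a\ge\pi(b_i)$ for all $i$.
* (c) $\pi(b\wedge a)=\pi(b)\wedge a$ for $a\in A$. Here $\le$ is clear. Conversely $\pi(b)=\pi(b\wedge a)\vee\pi(b\wedge-a)\le\pi(b\wedge a)\vee-a$ by (b), and we meet both sides with $a$.

If $H$ is $B$-generic over $V$, then $h=H\cap A$ is $A$-generic, because a dense subset of $A^+$ has supremum $1$ in $A$, hence in $B$. For an $A$-generic $h$ let $B/h=\{b\in B:\pi(b)\in h\}$, ordered as in $B$. If $b\in H$ then $\pi(b)\in H\cap A=h$ by (a); so $H\subseteq B/h$.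

**Lemma 6.** If $A\lessdot B$ and $B$ is ccc, then $A\Vdash$ "$B/\dot h$ is ccc".

*Proof.* We pull an uncountable antichain of the quotient back to $B$. Note that $A$ is ccc, so $\omega_1$ is preserved. Suppose $r\in A^+$ forces $\langle\dot s_\alpha:\alpha<\omega_1\rangle$ to be pairwise incompatible in $B/\dot h$. Choose $r_\alpha\le r$ in $A^+$ and $s_\alpha\in B$ with $r_\alpha\Vdash\dot s_\alpha=s_\alpha\in B/\dot h$. Thus $r_\alpha\Vdash\pi(s_\alpha)\in\dot h$, so $r_\alpha\le\pi(s_\alpha)$. Put $u_\alpha=r_\alpha\wedge s_\alpha$. By (c), $\pi(u_\alpha)=r_\alpha\wedge\pi(s_\alpha)=r_\alpha\ne0$, so $u_\alpha\ne0$. As $B$ is ccc, $u=u_\alpha\wedge u_\beta\ne0$ for some $\alpha\ne\beta$. Let $h\ni\pi(u)$ be $A$-generic. As $\pi(u)\le r_\alpha\wedge r_\beta\le r$, the elements $s_\alpha,s_\beta$ are incompatible in $B/h$. But $u\in B/h$ is below both, a contradiction. $\square$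

## 6. Unions of chains of ccc algebras

We will build chains of ccc algebras and must be able to continue at limits. The next lemma says that direct limits preserve ccc, provided direct limits were taken at earlier limits as well.

**Lemma 7.** Let $\delta$ be a limit ordinal and $\langle A_i:i<\delta\rangle$ a $\lessdot$-increasing chain of ccc cBAs such that $\bigcup_{i<\epsilon}A_i^+$ is dense in $A_\epsilon^+$ for every limit $\epsilon<\delta$. Then $U=\bigcup_{i<\delta}A_i$ is ccc, and each $A_i$ is a complete subalgebra of the completion of $U$.

*Proof.* **Step 1.** We check that suprema of $A_i$ survive. Let $X\subseteq A_i$ and let $u\in U$ be an upper bound of $X$, say $u\in A_j$ with $j\ge i$. Then $u\ge\bigvee^{A_i}X$ because $A_i\lessdot A_j$. So suprema from $A_i$ are suprema in the Boolean algebra $U$, hence in its completion, which preserves existing suprema.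

**Step 2.** We prove ccc when $\mathrm{cf}\,\delta\ne\omega_1$. Let $\{a_\xi:\xi<\omega_1\}\subseteq U^+$ be an antichain. Then uncountably many $a_\xi$ lie in one $A_i$, contradicting that $A_i$ is ccc.

**Step 3.** We prove ccc when $\mathrm{cf}\,\delta=\omega_1$, pressing down on projections. Let $\{a_\xi:\xi<\omega_1\}\subseteq U^+$ be an antichain and let $\langle\delta_\xi:\xi<\omega_1\rangle$ be strictly increasing, continuous and cofinal in $\delta$. Let $\pi_\xi(a)$ be the projection to $A_{\delta_\xi}$ of $a\in U$, computed in any $A_j\ni a$ with $j\ge\delta_\xi$. It is the infimum in $A_{\delta_\xi}$ of $\{c\in A_{\delta_\xi}:a\le c\}$ and does not depend on $j$.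

For limit $\xi$, $\delta_\xi$ is a limit ordinal, so we may pick $b_\xi\in\bigcup_{i<\delta_\xi}A_i^+$ with $b_\xi\le\pi_\xi(a_\xi)$. By continuity $b_\xi\in A_{\delta_\eta}$ for some $\eta<\xi$. By Fodor's lemma there are one $\eta<\omega_1$ and a stationary set of $\xi>\eta$ with $b_\xi\in A_{\delta_\eta}$. Thin this set to an uncountable $Z$ such that $\xi<\zeta$ in $Z$ implies $a_\xi\in A_{\delta_\zeta}$. As $A_{\delta_\eta}$ is ccc, there are $\xi<\zeta$ in $Z$ with $b=b_\xi\wedge b_\zeta\ne0$.

Since $b\in A_{\delta_\xi}$ and $b\le b_\xi\le\pi_\xi(a_\xi)$, (c) gives $\pi_\xi(a_\xi\wedge b)=\pi_\xi(a_\xi)\wedge b=b\ne0$, so $a_\xi\wedge b\ne0$. Now $a_\xi\wedge b\in A_{\delta_\zeta}$ is below $b_\zeta\le\pi_\zeta(a_\zeta)$, so by (c) $\pi_\zeta(a_\zeta\wedge a_\xi\wedge b)=\pi_\zeta(a_\zeta)\wedge a_\xi\wedge b=a_\xi\wedge b\ne0$. Hence $a_\zeta\wedge a_\xi\ne0$, a contradiction. $\square$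

## 7. Amalgamating a stage with a copy of itself

**Lemma 8.** Let $R\lessdot S$ be ccc cBAs of size $\le\lambda$ with $R\Vdash\mathrm{MA}_{\omega_1}$. There are a ccc cBA $T$ with $S\lessdot T$ and $|T|\le\lambda$, and an automorphism $\sigma=\sigma^{-1}$ of $T$, such that

1. $\sigma{\restriction}R=\mathrm{id}$, and for $a\in S^+$ the element $b=a\wedge\sigma(a)$ is nonzero and $\sigma(b)=b$;
2. if $H$ is $T$-generic over $V$, $h=H\cap R$, $H_1=H\cap S$, $H_2=\{s\in S:\sigma(s)\in H\}$, and $\dot y\in V$ is an $S$-name for a subset of $\omega$ with $\dot y^{H_1}=\dot y^{H_2}=:y$, then $y\in V[h]$.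

The algebra $T$ will be the completion of
$$T_0=\{(s,t)\in S^+\times S^+:\pi(s)\wedge\pi(t)\ne0\},\qquad\pi=\pi_{S,R},$$
ordered coordinatewise.

*Example.* Let $S=\mathcal P(\{1,2,3\})$ and let $R$ have the atoms $\{1,2\}$ and $\{3\}$. Think of $(s,t)$ as the set of $(i,j)\in s\times t$ with $i,j$ in the same atom of $R$; it is nonempty iff $\pi(s)\wedge\pi(t)\ne0$. So $T$ is the power set of the five points $(1,1),(1,2),(2,1),(2,2),(3,3)$, and $\sigma$ is the swap. The conditions $(\{1\},\{1,2\})$ and $(\{1\},\{1,2,3\})$ are different but denote the same element of $T$.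

*Proof.* **Step 1: $T_0$ is ccc.** This is the only place where $R\Vdash\mathrm{MA}_{\omega_1}$ is used. Let $(s_\alpha,t_\alpha)\in T_0$ for $\alpha<\omega_1$, and $r_\alpha=\pi(s_\alpha)\wedge\pi(t_\alpha)\in R^+$.

Some $r\in R^+$ forces $\{\alpha:r_\alpha\in\dot h\}$ to be uncountable. Otherwise $1$ forces this set to be bounded in $\omega_1$. As $R$ is ccc, only countably many values for a bound are possible, so there is $\beta<\omega_1$ with $1\Vdash\{\alpha:r_\alpha\in\dot h\}\subseteq\beta$, contradicting $r_\beta\Vdash r_\beta\in\dot h$.

Let $h\ni r$ be $R$-generic. In $V[h]$, $S/h$ is ccc by Lemma 6, and $\mathrm{MA}_{\omega_1}$ holds. If $r_\alpha\in h$, then $\pi(s_\alpha),\pi(t_\alpha)\in h$, so $s_\alpha,t_\alpha\in S/h$. Apply Lemma 5 twice, first to the $s_\alpha$ with $r_\alpha\in h$ and then to the $t_\alpha$ on the resulting uncountable set. We get $\alpha\ne\beta$ such that $s_\alpha,s_\beta$ are compatible in $S/h$ and so are $t_\alpha,t_\beta$. An element $u\in S/h$ below $s_\alpha$ and $s_\beta$ has $\pi(u)\le\pi(s_\alpha\wedge s_\beta)$, so $\pi(s_\alpha\wedge s_\beta)\in h$; likewise $\pi(t_\alpha\wedge t_\beta)\in h$.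 So the meet of these two is nonzero, and $(s_\alpha\wedge s_\beta,t_\alpha\wedge t_\beta)\in T_0$ extends both conditions.

Let $T$ be the completion of $T_0$, with $d:T_0\to T^+$ as in (1). Then $T$ is ccc and $|T|\le\lambda$. Put $e_1(s)=d(s,1)$ and $e_2(s)=d(1,s)$ for $s\in S^+$, and $e_1(0)=e_2(0)=0$.

**Step 2: $e_1$ and $e_2$ are complete embeddings of $S$ into $T$.** This lets us regard $S$ as a stage below $T$, in two ways. By symmetry we treat $e_1$. Clearly $e_1(1)=1$, $e_1$ is monotone, and $e_1(s)\ne0$ for $s\ne0$. If $s\wedge s'=0$, then $(s,1)$ and $(s',1)$ have no common extension, so $e_1(s)\wedge e_1(s')=0$.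

For suprema, let $a=\bigvee X\ne0$ in $S$ and suppose $e_1(a)\ne\bigvee e_1[X]$. By monotonicity and density some $(s',t')\in T_0$ has $d(s',t')\le e_1(a)$ and $d(s',t')\wedge e_1(x)=0$ for all $x\in X$. Since $(s',t')$ is compatible with $(a,1)$, after extending it we may assume $(s',t')\le(a,1)$. Then $s'=\bigvee_{x\in X}(s'\wedge x)$, and by (b)
$$0\ne\pi(s')\wedge\pi(t')=\bigvee_{x\in X}\bigl(\pi(s'\wedge x)\wedge\pi(t')\bigr),$$
so $\pi(s'\wedge x)\wedge\pi(t')\ne0$ for some $x\in X$. Thus $(s'\wedge x,t')\in T_0$ is below $(s',t')$ and $(x,1)$, a contradiction. So $e_1$ preserves all suprema. Since $e_1(a)\vee e_1(-a)=1$ and $e_1(a)\wedge e_1(-a)=0$, it preserves complements, hence all infima. It is injective because $e_1(s)\ne0$ for $s\ne0$.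

**Step 3: $e_1$ and $e_2$ agree on $R$.** This is what makes $T$ an amalgam *over* $R$. Let $r\in R^+$ and $(s,t)\le(r,1)$ in $T_0$. Then $\pi(s)\le r$, so by (c) $\pi(s)\wedge\pi(t\wedge r)=\pi(s)\wedge\pi(t)\wedge r=\pi(s)\wedge\pi(t)\ne0$, and $(s,t\wedge r)\in T_0$ extends $(s,t)$ and $(1,r)$. By (1), $d(r,1)\le d(1,r)$; the converse is symmetric.

**Step 4: the automorphism and part 1.** The swap $(s,t)\mapsto(t,s)$ is an automorphism of $T_0$ of order at most two. It induces an automorphism $\sigma=\sigma^{-1}$ of $T$ with $\sigma(d(s,t))=d(t,s)$, so $\sigma\circ e_1=e_2$. Rename elements of $T$ so that $e_1$ is the inclusion $S\subseteq T$. Then $S\lessdot T$, $\sigma{\restriction}S=e_2$, and $\sigma{\restriction}R=\mathrm{id}$ by Step 3. For $a\in S^+$ we have $(a,a)\in T_0$, since $\pi(a)\neq0$, and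
$$0\ne d(a,a)\le e_1(a)\wedge e_2(a)=a\wedge\sigma(a)=b .$$
Also $\sigma(b)=\sigma(a)\wedge a=b$.

**Step 5: part 2.** We show that a real computed in the same way from both generics can be read off from $h$. The filter $H_2=e_2^{-1}[H]$ is $S$-generic because $e_2$ is a complete embedding, and $H_2\cap R=h$ because $\sigma{\restriction}R=\mathrm{id}$. Choose $(s,t)\in T_0$ with $d(s,t)\in H$ forcing $\dot y^{\dot H_1}=\dot y^{\dot H_2}$. As $d(s,t)\le d(s,1)=s$ and $d(s,t)\le d(1,t)=\sigma(t)$, we have $s\in H_1$ and $t\in H_2$. Let $c_n\in S$ be the Boolean value of "$n\in\dot y$". For each $n$,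
$$\pi(s\wedge c_n)\wedge\pi(t\wedge-c_n)=0.\tag{2}$$
Otherwise $(s\wedge c_n,t\wedge-c_n)\in T_0$ extends $(s,t)$ and forces $n\in\dot y^{\dot H_1}\setminus\dot y^{\dot H_2}$. We claim
$$y=\{n:\pi(s\wedge c_n)\in h\},$$
which is in $V[h]$ since $\langle\pi(s\wedge c_n):n<\omega\rangle\in V$. If $n\in y=\dot y^{H_1}$, then $s\wedge c_n\in H_1$, so $\pi(s\wedge c_n)\in H_1\cap R=h$. If $n\notin y=\dot y^{H_2}$, then $t\wedge-c_n\in H_2$, so $\pi(t\wedge-c_n)\in H_2\cap R=h$, and by (2) $\pi(s\wedge c_n)\notin h$. $\square$

## 8. A generic chain of ccc algebras

Let $\mathcal A$ be the set of ccc cBAs in $H(\lambda^+)$. Algebras of size $\le\lambda$ are always renamed to lie in $H(\lambda^+)$; when an algebra extends one already in use, only new elements are renamed.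

**Definition.** $\mathbb C$ is the set of sequences $p=\langle A_i:i\le\alpha\rangle$ with $\alpha<\lambda$, $A_i\in\mathcal A$, $A_i\lessdot A_j$ for $i<j$, and $\bigcup_{i<\delta}A_i^+$ dense in $A_\delta^+$ for limit $\delta\le\alpha$. Put $q\le p$ iff $q$ end-extends $p$. Write $A^p$ for the last algebra of $p$.

For instance, $\langle\{0,1\}\rangle\in\mathbb C$, and if $p\in\mathbb C$ then repeating $A^p$ any number ($<\lambda$) of times at the end gives a condition.

*$\mathbb C$ is $<\lambda$-closed.* The union of a decreasing sequence of length $<\lambda$ is either a condition or a chain of limit length $\delta<\lambda$. In the latter case put a completion $A_\delta\supseteq\bigcup_{i<\delta}A_i$ on top. By Lemma 7 it is ccc and each $A_i\lessdot A_\delta$; the union has at most $\lambda$ elements, so $|A_\delta|\le\lambda$.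

**Lemma 9 (one more step).** If $p\in\mathbb C$ and $\dot Q$ is an $A^p$-name for a ccc poset with a dense subset of size $\le\lambda$, there is $p^\frown\langle B\rangle\in\mathbb C$ such that for every $B$-generic $H$ over $V$, with $h=H\cap A^p$, $V[H]=V[h][F]$ for a $V[h]$-generic filter $F$ on a dense subset of $\dot Q^h$.

*Proof.* Write $A=A^p$. Passing to a dense subset, adding a new largest element and copying, we may assume that $\dot Q$ is forced to have underlying set contained in $\lambda$, with largest element $0$ and with the elements $\ne0$ dense. Let $D=\{(a,\xi):a\in A^+,\ \xi<\lambda,\ a\Vdash\xi\in\dot Q\}$, with $(a',\xi')\le(a,\xi)$ iff $a'\le a$ and $a'\Vdash\xi'\le\xi$. This is the two-step iteration $A*\dot Q$ with decided second coordinates, and $|D|\le\lambda$.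

$D$ is ccc: given $(a_\alpha,\xi_\alpha)$ for $\alpha<\omega_1$, some $r\in A^+$ forces $\{\alpha:a_\alpha\in\dot h\}$ to be uncountable (as in Step 1 of Lemma 8). If $h\ni r$ is generic, then in $V[h]$, where $\omega_1$ is preserved and $\dot Q^h$ is ccc, there are $\alpha\ne\beta$ with $a_\alpha,a_\beta\in h$ and $\xi_\alpha,\xi_\beta$ compatible in $\dot Q^h$. Some $a\in h$ below $a_\alpha\wedge a_\beta$ forces some $\eta\in\dot Q$ to be below both, and $(a,\eta)$ is a common extension.

Let $B$ be the completion of $D$, so $|B|\le\lambda$ and $B$ is ccc. The map $a\mapsto d(a,0)$, $0\mapsto0$, is a complete embedding of $A$. It sends nonzero elements to nonzero ones and disjoint elements to disjoint ones. If $a=\bigvee X$ and $(a',\xi)\le(a,0)$, then $a'\wedge x\ne0$ for some $x\in X$ and $(a'\wedge x,\xi)$ is below $(a',\xi)$ and $(x,0)$; so suprema are preserved, and complements and infima follow as in Lemma 8. Rename so that $A\lessdot B\in\mathcal A$. By the textbook theorem on two-step iterations, if $H$ is $B$-generic, then $F=\{\xi:d(a,\xi)\in H\text{ for some }a\}$ is a $V[h]$-generic filter on $\dot Q^h$ and $V[H]=V[h][F]$.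 Dropping $0$ and undoing the copying gives the claim for the original name. $\square$

**Lemma 10 (good stages).** The set of $p\in\mathbb C$ with $A^p\Vdash\mathrm{MA}_{\omega_1}$ is dense.

*Proof.* Let $p\in\mathbb C$. Since $A^p$ is ccc of size $\le\lambda$, $\lambda$ remains regular in $V^{A^p}$. For $\mu<\lambda$ there are at most $(\lambda^\omega)^\mu\le\lambda$ nice names for subsets of $\mu$ up to finitely many coding choices, so $2^{<\lambda}=\lambda$ in $V^{A^p}$. By the Solovay–Tennenbaum theorem (Kunen, *Set Theory*, 1980, Ch. VIII §6), in $V^{A^p}$ there is a ccc finite support iteration of length $\lambda$ of posets on ordinals $<\lambda$ forcing $\mathrm{MA}+2^{\aleph_0}=\lambda$; it has a dense subset of size $\le\lambda$. As $\lambda>\omega_1$, it forces $\mathrm{MA}_{\omega_1}$. Apply Lemma 9. $\square$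

Now let $g$ be $\mathbb C$-generic over $V$. Since conditions can be lengthened by repetition, $\bigcup g=\langle A_i:i<\lambda\rangle$. Put $P=\bigcup_{i<\lambda}A_i^+$ with the union order. We collect what is needed about $P$.

*About $V[g]$.* By $<\lambda$-closure, $V[g]$ has no new sequences of length $<\lambda$ of elements of $V$. So cardinals $\le\lambda$ are preserved, $\lambda$ stays regular, and $\lambda^{<\lambda}=\lambda$ in $V[g]$.

*$P$ is ccc in $V[g]$.* An $\omega_1$-sequence from $P$ in $V[g]$ lies in $V$ and, by regularity of $\lambda$, is contained in some $A_i$, which is ccc in $V$. Two elements of $A_i^+$ with a lower bound in some $A_j^+$ have nonzero meet in $A_i$, so compatibility in $A_i^+$ and $P$ agree.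

*$A_i^+$ sits well in $P$.* Maximal antichains of $A_i^+$ in $V[g]$ are countable by the same argument, hence lie in $V$, hence are predense in every $A_j^+$ with $j\ge i$, because $A_i\lessdot A_j$; hence they are predense in $P$. Also $|P|\le\lambda$ in $V[g]$.

Let $G$ be $P$-generic over $V[g]$, $G_i=G\cap A_i$, and
$$N=V[g][G].$$
Each $G_i$ is an $A_i$-generic filter over $V$: it meets maximal antichains by the previous paragraph, and if $a,b\in G_i$, some $c\in G$ is below both, so $a\wedge b\ge c$ is in $G_i$. As $P$ is ccc, cardinals $\le\lambda$ are preserved in $N$; in particular $\omega_1^N=\omega_1^V$.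

**Lemma 11 (small sets are caught).** If $X\in N$ and $X\subseteq\theta<\lambda$, then $X\in V[G_i]$ for some $i<\lambda$; in fact $X=\dot X^{G_i}$ for an $A_i$-name $\dot X\in V$.

*Proof.* In $V[g]$, $X$ is given by $\theta$ many countable maximal antichains of $P$ together with the decisions of their elements on "$\xi\in\dot X$" for $\xi<\theta$. This information is coded by a sequence of length $<\lambda$ of elements of $V$, so it lies in $V$. By regularity of $\lambda$ all the antichains are contained in one $A_i$, and the sequence is an $A_i$-name in $V$ evaluated correctly by $G_i$. $\square$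

For the symmetry argument we need one poset for the whole extension. Let
$$\mathbb E=\{(p,a):p\in\mathbb C,\ a\in(A^p)^+\},\qquad(q,b)\le(p,a)\iff q\le p\ \text{and}\ b\le a\text{ in }A^q .$$
The map $(p,a)\mapsto(p,\check a)$ identifies $\mathbb E$ with a dense subset of $\mathbb C*\dot P$. Indeed, given $(p,\dot a)$, extend $p$ to decide $\dot a=a$ and lengthen until $a\in A^q$. And for $a,b\in(A^q)^+$, $q\Vdash b\le_{\dot P}a$ iff $b\le a$ in $A^q$. So
$$K=\{(p,a)\in\mathbb E:p\in g,\ a\in G\}$$
is $\mathbb E$-generic over $V$, every $\mathbb E$-generic filter has this form for a unique pair $(g,G)$, and $N=V[K]$.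

## 9. Martin's Axiom in $N$

**Proposition 12.** $N\models\mathrm{MA}+2^{\aleph_0}=\lambda$.

*Proof.* **Step 1: cardinal arithmetic.** In $V[g]$ we have $|P|^\omega\le\lambda$, so counting nice names gives $2^{\aleph_0}\le\lambda$ in $N$. As $\mathrm{MA}_\theta$ implies $2^{\aleph_0}>\theta$, it suffices to prove $\mathrm{MA}_\theta$ in $N$ for every infinite cardinal $\theta<\lambda$.

**Step 2: reduction to small posets.** This makes the poset a small set, so that Lemma 11 applies. Given a ccc poset $Q$ and dense sets $D_\xi$ for $\xi<\theta$, choose functions giving a common lower bound for each compatible pair and, for each $\xi$, an element of $D_\xi$ below each $q$. Let $Q'\subseteq Q$ be nonempty of size $\le\theta$ and closed under all of them. Compatibility in $Q'$ and $Q$ agree, so $Q'$ is ccc; $D_\xi\cap Q'$ is dense in $Q'$; and a filter on $Q'$ meeting these sets generates a filter on $Q$ meeting all $D_\xi$.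

So let $Q\in N$ be a ccc poset whose underlying set is a cardinal $\mu\le\theta$, and let $\langle D_\xi:\xi<\theta\rangle\in N$ be a sequence of dense sets. These are coded by a subset of $\theta$, so by Lemma 11 they are in some $V[G_i]$. Let $\dot Q\in V$ be an $A_i$-name with $\dot Q^{G_i}=Q$, forced by $1$ to be a poset on $\mu$.

**Step 3: genericity of the chain takes care of $Q$.** Consider the set of $q\in\mathbb C$ below $\langle A_j:j\le i\rangle$ of the form $\langle A'_j:j\le\beta+1\rangle$ with $\beta\ge i$ such that for every $A'_{\beta+1}$-generic $H$ over $V$: if $\dot Q^{H\cap A_i}$ is ccc in $V[H\cap A'_\beta]$, then $V[H]$ contains a filter on it meeting all its dense subsets that lie in $V[H\cap A'_\beta]$. This set is dense below $\langle A_j:j\le i\rangle$. Given a condition with top algebra $A'_\beta$, $\beta\ge i$, let $\dot Q'$ be an $A'_\beta$-name that equals $\dot Q$ (evaluated at the restriction of the generic to $A_i$) if that poset is ccc in $V^{A'_\beta}$, and the trivial poset otherwise. Apply Lemma 9 to $\dot Q'$. A generic filter $F$ on a dense subset $E$ of a poset generates the required filter,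 since for each dense $D$ the set of $e\in E$ below some element of $D$ is dense in $E$.

So $g$ contains such a $q$, and then $A'_j=A_j$ for $j\le\beta+1$. Since $Q$ is ccc in $N$ and $\omega_1$ is preserved, $Q$ is ccc in $V[G_\beta]$. Hence $V[G_{\beta+1}]\subseteq N$ contains a filter on $Q$ meeting all dense subsets in $V[G_\beta]$, in particular every $D_\xi$. $\square$

This proves part 1 of Theorem 2; the preservation of cardinals $\le\lambda$ was noted in Section 8.

## 10. Definable reals lie in the stage that holds the parameter

The next proposition takes the place of Proposition 4.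

**Proposition 13.** Let $p_0\in g$ with $R:=A^{p_0}\Vdash_V\mathrm{MA}_{\omega_1}$, and $h=G\cap R$. Let $z\in V$ and let $\Theta$ be a formula such that $y\subseteq\omega$ is, in $N$, the unique subset of $\omega$ satisfying $\Theta(y,h,z)$. Then $y\in V[h]$.

*Proof.* Suppose $y\notin V[h]$.

**Step 1: a condition that forces the situation.** By Lemma 11, fix $j<\lambda$ and an $A_j$-name $\dot y\in V$ for a subset of $\omega$ with $y=\dot y^{G_j}$. Let $\psi$ be the following statement about an $\mathbb E$-generic filter with associated pair $(g,G)$; its parameters $A_j,R,\dot y,z$ are in $V$: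

> $\psi$: $\dot y^{G\cap A_j}$ is the unique subset of $\omega$ satisfying $\Theta(\cdot,G\cap R,z)$ in $V[g][G]$, and it is not in $V[G\cap R]$.

Here "not in $V[G\cap R]$" means: not of the form $\tau^{G\cap R}$ with $\tau$ in the set, taken in $V$, of nice $R$-names for subsets of $\omega$. So $\psi$ can be expressed in the forcing language. As $\psi$ holds for $K$, and $K$ is a filter containing $(p_0,1)$ and $(\langle A_i:i\le j\rangle,1)$, there is $(p_1,a)\in K$ forcing $\psi$ with $p_1\le p_0$ and with $A_j$ among the algebras of $p_1$. Put $S=A^{p_1}$. Then $a\in S^+$, $R\lessdot S$, $A_j\lessdot S$, and $\dot y$ may be regarded as an $S$-name: for $S$-generic $H_1$, $\dot y^{H_1}$ means $\dot y^{H_1\cap A_j}$.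

**Step 2: insert the amalgam.** Let $T,\sigma$ be as in Lemma 8 for $R\lessdot S$, with $T\in\mathcal A$. Put $q_1=p_1{}^\frown\langle T\rangle\in\mathbb C$ and $b=a\wedge\sigma(a)\in T^+$.

**Step 3: an automorphism $\Sigma$ of $\mathbb E$ below $(q_1,1)$.** Here we overcome the second obstruction of Section 3, by letting $\sigma$ transport all later algebras. For a cBA $B$ with $T\lessdot B$, let
$$\hat\sigma_B=\sigma\cup\mathrm{id}_{B\setminus T},$$
a bijection of the *set* $B$ with $\hat\sigma_B^2=\mathrm{id}$. It is usually not an automorphism of $B$. Let $B^\sigma$ be the algebra with the same underlying set as $B$ for which $\hat\sigma_B:B\to B^\sigma$ is an isomorphism; that is, $\hat\sigma_B(x)\le\hat\sigma_B(y)$ in $B^\sigma$ iff $x\le y$ in $B$. We check the following.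

* $T\lessdot B^\sigma$ and $T^\sigma=T$. The isomorphism $\hat\sigma_B$ maps the complete subalgebra $T$ of $B$ onto a complete subalgebra of $B^\sigma$ with underlying set $\sigma[T]=T$, and since $\sigma$ is an automorphism of $T$, the structure transported to this set is that of $T$. So the earlier algebras $A_i$ with $i$ below the index of $T$ also satisfy $A_i\lessdot T\lessdot B^\sigma$.
* If $T\lessdot B\lessdot B'$, then $B^\sigma\lessdot B'^\sigma$. Indeed $\hat\sigma_{B'}$ extends $\hat\sigma_B$, so $B^\sigma$ is the image of the complete subalgebra $B$ of $B'$ under the isomorphism $\hat\sigma_{B'}:B'\to B'^\sigma$.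
* At a limit $\delta$ beyond the index of $T$, the set $\bigcup_{i<\delta}A_i^+$ is mapped onto itself by $\hat\sigma_{A_\delta}$, so its density in $A_\delta^+$ passes to density in $(A_\delta^\sigma)^+$.
* $B^\sigma$ is isomorphic to $B$, hence ccc, and it lies in $H(\lambda^+)$ if $B$ does.

Hence for $q=q_1{}^\frown\langle B_k\rangle_k\in\mathbb C$, also $\Sigma(q):=q_1{}^\frown\langle B_k^\sigma\rangle_k\in\mathbb C$. The map
$$\Sigma(q,c)=(\Sigma(q),\hat\sigma_{A^q}(c))$$
maps $\{(q,c)\in\mathbb E:q\le q_1\}$ to itself. It is order preserving: if $(q',c')\le(q,c)$, then $\Sigma(q')\le\Sigma(q)$, and $c'\le c$ in $A^{q'}$ gives $\hat\sigma_{A^{q'}}(c')\le\hat\sigma_{A^{q'}}(c)=\hat\sigma_{A^q}(c)$ in $(A^{q'})^\sigma$. It is its own inverse, because $\hat\sigma_B^2=\mathrm{id}$ and $(B^\sigma)^\sigma=B$. So $\Sigma$ is an automorphism of $\mathbb E$ below $(q_1,1)$, and $\Sigma\in V$.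

**Step 4: two generics for one model.** Let $K'$ be $\mathbb E$-generic over $V$ with $(q_1,b)\in K'$, corresponding to $(g',G')$. Let $K''$ be the upward closure in $\mathbb E$ of $\Sigma[K'\cap\{(q,c):q\le q_1\}]$. Since $\Sigma\in V$ is an automorphism of $\mathbb E$ below $(q_1,1)$, $K''$ is $\mathbb E$-generic over $V$, and $\Sigma$ carries $K''$ below $(q_1,1)$ back to $K'$ below $(q_1,1)$. Let $K''$ correspond to $(g'',G'')$. The chains $g'$ and $g''$ need not be equal, but this does no harm, since $\Theta$ does not mention them. We have:

* $V[g'][G']=V[K']=V[K'']=V[g''][G'']=:N'$.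
* $(q_1,b)\in K'$, and $\Sigma(q_1,b)=(q_1,\sigma(b))=(q_1,b)\in K''$. Since $(q_1,b)\le(p_1,a)$, the condition $(p_1,a)$ is in both $K'$ and $K''$. So $\psi$ holds for $(g',G')$ and for $(g'',G'')$.
* For $t\in T^+$: $t\in G''$ iff $(q_1,t)\in K''$ iff $(q_1,\sigma(t))\in K'$ iff $\sigma(t)\in G'$. As $\sigma{\restriction}R=\mathrm{id}$, $G''\cap R=G'\cap R=:h'$.
* Put $H:=G'\cap T$, which is $T$-generic over $V$. Then $G'\cap S=H\cap S=H_1$ and $G''\cap S=\{s\in S:\sigma(s)\in H\}=H_2$, in the notation of Lemma 8.

**Step 5: the contradiction.** By $\psi$ for both pairs, $\dot y^{H_1}$ and $\dot y^{H_2}$ are each the unique subset of $\omega$ satisfying $\Theta(\cdot,h',z)$ in the same model $N'$. Hence $\dot y^{H_1}=\dot y^{H_2}$. By part 2 of Lemma 8 this real lies in $V[h']$, contradicting $\psi$ for $(g',G')$. $\square$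

## 11. Definably well-orderable sets of reals are null and meager

*Proof of parts 2 and 3 of Theorem 2.* Let $W\subseteq2^\omega$ and let $<_W$ be a well-ordering of $W$ definable in $N$ from $x\in2^\omega$ and $z\in V$. If $W$ has at most one element, it is null, meager and different from $2^\omega$. So let $W$ have at least two elements; then $W$ is the field of $<_W$ and is definable from the same parameters.

**Step 1: $W$ is contained in one stage.** By Lemma 11, $x\in V[G_i]$ for some $i$. By Lemma 10, applied to conditions of length $>i$, and genericity there is $p_0\in g$ of length $>i$ with $R=A^{p_0}\Vdash\mathrm{MA}_{\omega_1}$. Let $h=G\cap R$. Then $G_i=h\cap A_i$, so $x\in V[h]$, say $x=\dot x^h$ with $\dot x\in V$. Every $y\in W$ is the $\xi$-th element of $(W,<_W)$ for some ordinal $\xi$, hence is the unique real satisfying a certain formula with parameters $h$ and $(\xi,\dot x,z)\in V$; the formula first evaluates $\dot x^h$ and then uses the definition of $<_W$. By Proposition 13, $y\in V[h]$. Thus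
$$W\subseteq 2^\omega\cap V[h].$$

**Step 2: later stages add Cohen and random reals over $V[h]$.** This will show that $2^\omega\cap V[h]$ is small. Recall that a real is Cohen over a model iff it avoids every meager Borel set coded in the model, and random over it iff it avoids every null Borel set coded in it. For every $p\le p_0$, Lemma 9 gives an extension $p^\frown\langle B\rangle$ in which $B$ adds a Cohen real over the $A^p$-extension, and one in which $B$ adds a random real over it; both forcings are ccc with at most $\lambda$ conditions, because $2^{\aleph_0}\le\lambda$ in $V^{A^p}$. By genericity $N$ contains a real $c$ Cohen over some $V[G_\beta]\supseteq V[h]$. Since Borel sets coded in $V[h]$ are coded in $V[G_\beta]$, $c$ is Cohen over $V[h]$. Similarly $N$ contains a real $r$ random over $V[h]$.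

**Step 3: part 2.** For $y\in V[h]$ the set $\{y\}$ is meager and coded in $V[h]$, so $c\ne y$. Thus $c\notin V[h]$ and $W\ne2^\omega$. So no well-ordering of all the reals is definable in $N$ from a real and a parameter in $V$. Projective relations and relations in $L(\mathbb R)$ are definable in $N$ from a real and finitely many ordinals, as noted in Section 2.

**Step 4: part 3.** Let $2^\omega=A\cup B$ be a partition, coded in $V$, with $A$ a null $G_\delta$ and $B$ a meager $F_\sigma$. For example, enumerate the eventually zero sequences as $\langle e_n:n<\omega\rangle$ and let $A=\bigcap_k\bigcup_n[e_n{\restriction}(n+k+1)]$, where $[s]$ is the basic open set of extensions of $s$. The $k$-th open set is dense and has measure at most $\sum_n2^{-(n+k+1)}=2^{-k}$.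

Write $+$ for coordinatewise addition mod $2$; it preserves measure and category, and $u\in X+v$ iff $u+v\in X$. For $y\in2^\omega\cap V[h]$, $B+y$ is a meager Borel set coded in $V[h]$, so $c\notin B+y$. Hence $c+y\in A$, that is, $y\in A+c$. Similarly $A+y$ is null and coded in $V[h]$, so $r\notin A+y$, hence $r+y\in B$ and $y\in B+r$. Therefore
$$W\subseteq2^\omega\cap V[h]\subseteq(A+c)\cap(B+r),$$
where $A+c$ is null and $B+r$ is meager. So $W$ is null and meager. $\blacksquare$

With Section 9 this proves Theorem 2, and Corollary 3 follows as shown in Section 2: for $V=L$ and $\lambda=\omega_2$ the model $N$ satisfies $\mathrm{ZFC}+\mathrm{MA}+2^{\aleph_0}=\aleph_2+\omega_1=\omega_1^L$, and in it no well-ordering of $\mathbb R$ is projective, or even definable from a real and ordinals.
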